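\title{The null-space of a power-sum transition matrix and peaks of Dyck paths}

\begin{abstract}
Let $R$ be the transition matrix from power sums to monomial symmetric functions in degree $n$, and let $D$ be its diagonal part. We prove that the dimension of the null-space of $R-D$ equals the number of Dyck paths whose peak abscissas add up to $n$, and we construct a basis of the null-space. Null vectors are the polynomials in the coefficients of a power series $y(x)$ that are invariant under $y\mapsto e^{y}-1$. The upper bound comes from the first-order part of this substitution and an $\mathfrak{sl}_2$-action on minors of a Toeplitz matrix. The lower bound comes from a closed formula that turns Jacobi--Trudi type determinants into invariants; the main point is that these invariants, a priori rational, are polynomials.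
\end{abstract}

\section{Introduction}\label{sec:intro}

Fix $n\ge1$. For a partition $\lambda$ of $n$ with $\ell(\lambda)$ parts, the power sum is $p_\lambda=\prod_i(t_1^{\lambda_i}+t_2^{\lambda_i}+\cdots)$, and the monomial symmetric function $m_\lambda$ is the sum of the distinct monomials obtained from $t_1^{\lambda_1}t_2^{\lambda_2}\cdots$ by permuting the variables. The transition matrix $R=(R_{\lambda\mu})$, indexed by the partitions of $n$, is defined by
\[
p_\lambda=\sum_{\mu}R_{\lambda\mu}\,m_\mu .
\]
Thus $R_{\lambda\mu}$ is the coefficient of $t_1^{\mu_1}t_2^{\mu_2}\cdots$ in $p_\lambda$, that is, the number of maps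
\begin{equation}\label{eq:maps}
\phi:\{1,\dots,\ell(\lambda)\}\to\{1,\dots,\ell(\mu)\}\quad\text{with}\quad\sum_{i\in\phi^{-1}(j)}\lambda_i=\mu_j\ \text{ for all } j .
\end{equation}
Let $D$ be the diagonal matrix with the same diagonal as $R$, and let $d(n)$ be the dimension of the null-space $\{b:(R-D)b=0\}$. A map as in \eqref{eq:maps} is surjective, so $R_{\lambda\mu}\ne0$ forces $\mu=\lambda$ or $\ell(\mu)<\ell(\lambda)$. Hence $R-D$ is strictly triangular when partitions are ordered by length; it records the ways of merging parts, it is nilpotent, and $d(n)$ is the number of its Jordan blocks. Computations of Clifford and Stanley give $d(1),\dots,d(14)$ as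
\[
1,\ 1,\ 1,\ 2,\ 2,\ 3,\ 4,\ 5,\ 7,\ 9,\ 11,\ 15,\ 19,\ 24 .
\]

A \emph{Dyck path} consists of steps $\mathsf U=(1,1)$ and $\mathsf D=(1,-1)$, starts at $(0,0)$, ends on the $x$-axis and never goes below it; its \emph{semilength} is its number of steps $\mathsf U$. A \emph{peak} is a point where a $\mathsf U$ is followed by a $\mathsf D$, and the \emph{peak-abscissa-sum} is the sum of the $x$-coordinates of the peaks. Let $a(n)$ be the number of Dyck paths of any length with peak-abscissa-sum $n$; this is sequence A129528 of \cite{OEIS}. The question posed in \cite{MO} is whether $d(n)\ge a(n)$ can be shown by constructing $a(n)$ linearly independent null vectors explicitly.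

The case $n=4$ suggests a finer statement. With rows and columns in the order $(4)$, $(3,1)$, $(2,2)$, $(2,1,1)$, $(1^4)$, counting the maps \eqref{eq:maps} gives
\[
R-D=\begin{pmatrix}0&0&0&0&0\\1&0&0&0&0\\1&0&0&0&0\\1&2&2&0&0\\1&4&6&12&0\end{pmatrix},
\]
and the null-space is spanned by $(0,-1,1,-\frac16,0)$ and $(0,0,0,0,1)$. The first vector starts at partitions with two parts and the second at the partition with four parts. The Dyck paths with peak-abscissa-sum $4$ are $\mathsf{UDUD}$, with peaks at $1$ and $3$, and $\mathsf{UUUUDDDD}$; their semilengths are $2$ and $4$. The number of parts at which a null vector starts plays the role of the semilength.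

Write $\binom ab_q=\prod_{i=1}^{b}\frac{1-q^{a-b+i}}{1-q^i}$ for $0\le b\le a$, and $\binom ab_q=0$ otherwise, and put
\[
C_k(q)=\binom{2k}{k}_q-q\binom{2k}{k-1}_q .
\]

\begin{theorem}\label{thm:main}
Let $n\ge1$.
\begin{enumerate}
\item[(a)] We have $d(n)=a(n)$. Equivalently, $\sum_{n\ge1}d(n)q^n=\sum_{k\ge1}q^kC_k(q)$.
\item[(b)] Let $N_k$ be the space of null vectors $b$ of $R-D$ with $b_\mu=0$ whenever $\ell(\mu)<k$. For $1\le k\le n$, the dimension of $N_k/N_{k+1}$ is the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$.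
\item[(c)] The coefficient vectors of the $a(n)$ polynomials $V_\Xi$ constructed in Section~\ref{sec:basis} form a basis of the null-space of $R-D$.
\end{enumerate}
\end{theorem}

The vectors in (c) are explicit in the following sense. For each $k$, a closed formula is applied to solutions of an explicit finite linear system with integer coefficients, and the number of vectors obtained for $k$ is the number of paths in (b). The solutions are chosen by row reduction; we do not attach a separate formula to each individual path.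

Section~\ref{sec:inv} turns null vectors into invariants of a substitution $\Theta$ and shows that the leading term of an invariant lies in the kernel of a derivation $\delta$. Two tasks remain: to count $\ker\delta$, and to complete each element of $\ker\delta$ to an invariant. Section~\ref{sec:abel} carries out the completion by hand for $n=4$ and $n=9$ and isolates the obstacle, which is a pole. Sections~\ref{sec:dyck}--\ref{sec:upper} do the counting, Section~\ref{sec:poles} removes the poles, and Section~\ref{sec:basis} assembles the basis. All vector spaces are over $\mathbb Q$.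

\section{Null vectors as invariants}\label{sec:inv}

Let $A=\mathbb Q[y_1,y_2,\dots]$, where $y_i$ has \emph{weight} $i$ and \emph{degree} $1$. Let $A_n$ be the part of weight $n$ and $A_{k,n}$ the part of weight $n$ and degree $k$. The monomials $y_\mu=\prod_iy_{\mu_i}$ with $\mu\vdash n$ form a basis of $A_n$, and $y_\mu$ has degree $\ell(\mu)$. Put $y=y(x)=\sum_{i\ge1}y_ix^i$. For a series $g=X+O(X^2)$ in $\mathbb Q[[X]]$ let $\tau_g:A\to A$ be the algebra map $y_i\mapsto[x^i]\,g(y(x))$. It preserves weight and fixes $y_1$, so it extends to $A[1/y_1]$. Applied coefficientwise to a series such as $1/y$ or $\log\frac{y}{y_1x}$, it replaces $y$ by $g(y)$. Put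
\[
f(X)=e^X-1,\qquad\Theta=\tau_f .
\]

\begin{lemma}\label{lem:inv}
A vector $b$ satisfies $(R-D)b=0$ if and only if $P=\sum_{\mu\vdash n}b_\mu y_\mu$ satisfies $\Theta P=P$.
\end{lemma}

\begin{proof}
Let $m_c(\kappa)$ be the multiplicity of the part $c$ in $\kappa$. A map $\phi$ as in \eqref{eq:maps} determines partitions $\kappa^j\vdash\mu_j$, where $\kappa^j$ consists of the parts of $\lambda$ sent to $j$, and their union is $\lambda$. A given tuple $(\kappa^j)_j$ arises from $\prod_c\bigl(m_c(\lambda)!/\prod_jm_c(\kappa^j)!\bigr)$ maps, since for each $c$ we distribute $m_c(\lambda)$ labeled parts. On the other hand, the coefficient of $y_\kappa x^{|\kappa|}$ in $y^r/r!$, where $r=\ell(\kappa)$, is $1/\prod_cm_c(\kappa)!$, so $\Theta y_m=\sum_{\kappa\vdash m}y_\kappa/\prod_cm_c(\kappa)!$. Multiplying these expressions for $m=\mu_1,\mu_2,\dots$ gives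
\[
R_{\lambda\mu}=\Bigl(\prod_cm_c(\lambda)!\Bigr)\,[y_\lambda]\,\Theta(y_\mu).
\]
For $\mu=\lambda$ the surjection $\phi$ is a bijection that permutes equal parts, so $R_{\lambda\lambda}=\prod_cm_c(\lambda)!$. Therefore $[y_\lambda]\Theta P=R_{\lambda\lambda}^{-1}\sum_\mu R_{\lambda\mu}b_\mu$, and this equals $b_\lambda$ for all $\lambda$ exactly when $Rb=Db$.
\end{proof}

So $d(n)=\dim A_n^\Theta$, where $A_n^\Theta$ is the space of invariants of weight $n$. Let $I_{k,n}\subset A_{k,n}$ be the space of degree-$k$ components of those $P\in A_n^\Theta$ that have no component of degree less than $k$. By Lemma~\ref{lem:inv}, $I_{k,n}\cong N_k/N_{k+1}$, and $d(n)=\sum_{k=1}^n\dim I_{k,n}$.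

Let $\delta$ be the derivation of $A$ with $\delta y(x)=y(x)^2$, that is, $\delta y_i=\sum_{r+s=i}y_ry_s$. It preserves weight and raises degree by one. Since $\Theta y_i=y_i+\frac12\delta y_i+(\text{degree}\ge3)$, a monomial $M$ of degree $k$ satisfies $\Theta M=M+\frac12\delta M+(\text{degree}\ge k+2)$. If $P$ is invariant with lowest component $P_k$, the degree-$(k+1)$ component of $\Theta P-P=0$ is $\frac12\delta P_k$. Hence
\begin{equation}\label{eq:Iker}
I_{k,n}\subset\ker(\delta|A_{k,n}).
\end{equation}

The equation $\delta y=y^2$ is linearized by passing to $1/y$, since $\delta(1/y)=-1$. This suggests new coordinates. Put $b_i=y_{i+1}/y_1$ for $i\ge1$ and define $h_m$ by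
\[
\sum_{m\ge0}h_mx^m=\frac{y_1x}{y(x)}=\Bigl(1+\sum_{i\ge1}b_ix^i\Bigr)^{-1},\qquad h_0=1 .
\]
Both $b_i$ and $h_i$ have weight $i$ and degree $0$. Since $h_m=-b_m+(\text{polynomial in }b_1,\dots,b_{m-1})$, we have $A[1/y_1]=\mathbb Q[y_1^{\pm1},b_1,b_2,\dots]=\mathbb Q[y_1^{\pm1},h_1,h_2,\dots]$ with algebraically independent generators. An element of $A[1/y_1]$ of degree $k$ and weight $n$ is uniquely $y_1^kQ$ with $Q\in\mathbb Q[b_1,b_2,\dots]$ of weight $n-k$, and
\begin{equation}\label{eq:bdeg}
y_1^kQ\in A\iff Q\text{ has degree at most } k\text{ in the variables } b_i .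
\end{equation}

We identify $\mathbb Q[h_1,h_2,\dots]$ with the ring of symmetric functions, $h_m$ being the complete homogeneous symmetric function. The relation $\bigl(\sum h_mx^m\bigr)\bigl(\sum(-1)^ie_ix^i\bigr)=1$ with the elementary symmetric functions gives $b_i=(-1)^ie_i$. Recall that the Schur functions $s_\lambda$ form a basis and satisfy the Jacobi--Trudi identities
\[
s_\lambda=\det(h_{\lambda_i-i+i'})_{1\le i,i'\le j}\ \ (j\ge\ell(\lambda)),\qquad s_\lambda=\det(e_{\lambda'_i-i+i'})_{1\le i,i'\le\lambda_1},
\]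
where $\lambda'$ is the conjugate partition, $h_0=e_0=1$, and $h_m=e_m=0$ for $m<0$.

\begin{lemma}\label{lem:schur}
Let $1\le k\le n$. The elements $y_1^ks_\lambda$ with $|\lambda|=n-k$ and $\lambda_1\le k$ form a basis of $A_{k,n}$, and $\delta(y_1^kQ)=-y_1^{k+1}\,\partial Q/\partial h_1$ for $Q\in\mathbb Q[h_1,h_2,\dots]$.
\end{lemma}

\begin{proof}
By \eqref{eq:bdeg}, $A_{k,n}$ has the basis $y_1^ke_\kappa$ with $|\kappa|=n-k$ and $\ell(\kappa)\le k$. If $\lambda_1\le k$, the second Jacobi--Trudi determinant expands into products of at most $k$ factors $e_i$, so $y_1^ks_\lambda\in A_{k,n}$. Conjugation of partitions shows that there are as many such $\lambda$ as $\kappa$, which proves the first claim. From $\delta y_1=0$ and $\delta(1/y)=-1$ we get $\delta\bigl(\frac{y_1x}{y}\bigr)=-y_1x$. Thus $\delta h_1=-y_1$ and $\delta h_m=0$ for $m\ge2$.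
\end{proof}

So $\ker(\delta|A_{k,n})$ consists of the $y_1^kQ$ where $Q$ has weight $n-k$, lies in the span of the $s_\lambda$ with $\lambda_1\le k$, and is a polynomial in $h_2,h_3,\dots$ alone.

There is a reason to guess that \eqref{eq:Iker} is an equality. The series $g=X/(1-X/2)$ agrees with $f$ up to order $X^2$ and satisfies $1/g=1/X-\frac12$. Hence $\tau_g$ fixes $y_1$ and $h_2,h_3,\dots$, and every element of $\ker\delta$ is $\tau_g$-invariant as it stands. For $f$ the elements of $\ker\delta$ must be corrected by terms of higher degree, and the question is whether this can always be done inside $A$.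

\section{Rational invariants and the cases $n=4$ and $n=9$}\label{sec:abel}

We look for a replacement of $1/X$ that $f$ changes only by a constant. The expansions
\[
\frac1{f}-\frac1X=-\frac12+\frac X{12}+O(X^3),\qquad\log\frac fX=\frac X2+\frac{X^2}{24}+O(X^3),\qquad f^m-X^m=\frac m2X^{m+1}+\cdots
\]
show that adding terms $c_mX^m$ to $1/X$ can cancel every power $X^2,X^3,\dots$ but not the term $X/12$. A logarithm does cancel it. Put $\nu=-\frac16$, so that $\frac1{12}+\frac\nu2=0$, and define $c_1,c_2,\dots\in\mathbb Q$ by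
\begin{equation}\label{eq:c}
\sum_{m\ge1}c_m\bigl(f^m-X^m\bigr)=-\Bigl(\frac1f-\frac1X+\frac12+\nu\log\frac fX\Bigr).
\end{equation}
The right side is $O(X^2)$, and comparing coefficients of $X^{m+1}$ determines $c_m$ from $c_1,\dots,c_{m-1}$. The coefficient of $X^2$ gives $\frac{c_1}2=-\frac{\nu}{24}$, so $c_1=\frac1{72}$. With $\psi(X)=\frac1X+\sum_mc_mX^m$, equation \eqref{eq:c} reads $\psi(f)+\nu\log\frac fX=\psi(X)-\frac12$. For $p\ge1$ define, in $A[1/y_1]$,
\[
l_p=[x^p]\log\frac{y}{y_1x},\qquad u_p=[x^p]\Bigl(\frac1y+\nu\log\frac y{y_1x}\Bigr),\qquad U_p=[x^p]\Bigl(\psi(y)+\nu\log\frac y{y_1x}\Bigr).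
\]
These have weight $p$. Since $\frac1y=\frac1{y_1x}\sum h_mx^m$, their decompositions by degree are
\begin{equation}\label{eq:Udeg}
u_p=\frac{h_{p+1}}{y_1}+\nu l_p,\qquad U_p=\frac{h_{p+1}}{y_1}+\nu l_p+\sum_{m\ge1}c_m[x^p]y^m ,
\end{equation}
with terms of degrees $-1$, $0$ and $m$.

\begin{lemma}\label{lem:U}
\begin{enumerate}
\item[(a)] $\Theta U_p=U_p$ for all $p\ge1$.
\item[(b)] There is a series $g=X+O(X^2)$ with $\tau_gu_p=U_p$ for all $p\ge1$. Consequently, if a polynomial expression in $y_1^{\pm1}$ and the $u_p$ lies in $A$, so does the same expression in $y_1^{\pm1}$ and the $U_p$.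
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The map $\Theta$ sends $\psi(y)+\nu\log\frac{y}{y_1x}$ to
\[
\psi(f(y))+\nu\log\frac{f(y)}{y}+\nu\log\frac y{y_1x}=\psi(y)+\nu\log\frac y{y_1x}-\frac12 ,
\]
so only the coefficient of $x^0$ changes.

(b) We solve $\frac1g+\nu\log\frac gX=\psi(X)$ for $g=X(1+\gamma)$ with $\gamma=\sum_{r\ge1}\gamma_rX^r$. Multiplied by $X$, the equation is $\frac1{1+\gamma}+\nu X\log(1+\gamma)=1+\sum_mc_mX^{m+1}$. The coefficient of $X^r$ on the left is $-\gamma_r$ plus a polynomial in $\gamma_1,\dots,\gamma_{r-1}$, so there is a unique solution. Now $\tau_g$ sends $\frac1y+\nu\log\frac y{y_1x}$ to $\frac1{g(y)}+\nu\log\frac{g(y)}y+\nu\log\frac y{y_1x}=\psi(y)+\nu\log\frac y{y_1x}$. The last claim holds because $\tau_g$ fixes $y_1$ and maps $A$ into $A$.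
\end{proof}

Part (b) says that the constants $c_m$ play no role in questions about poles; only $\nu$ matters.

Let $y_1^kQ\in\ker(\delta|A_{k,n})$. Substituting $y_1U_{m-1}$ for $h_m$ ($m\ge2$) in $Q$ gives an invariant in $A[1/y_1]$, and by \eqref{eq:Udeg} its lowest component is $y_1^kQ$. We call it the \emph{naive lift}. If it lies in $A$, then $y_1^kQ\in I_{k,n}$.

\begin{example}\label{ex:four}
Let $n=4$, $k=2$ and $Q=h_2=b_1^2-b_2$. Since $l_1=b_1$, the naive lift is
\[
y_1^3U_1=y_1^2h_2+\nu y_1^3b_1+c_1y_1^4=y_2^2-y_1y_3-\tfrac16y_1^2y_2+\tfrac1{72}y_1^4 .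
\]
Its coefficient vector $(0,-1,1,-\frac16,\frac1{72})$ lies in the null-space found in Section~\ref{sec:intro}: row $(2,1,1)$ gives $2\cdot(-1)+2\cdot1=0$ and row $(1^4)$ gives $4\cdot(-1)+6\cdot1+12\cdot(-\frac16)=0$.
\end{example}

The component of degree $k+r$ of the naive lift is $y_1^{k+r}$ times a polynomial of weight $n-k-r$ in the $b_i$, and such a polynomial has degree at most $n-k-r$. By \eqref{eq:bdeg}, no pole can occur if $n-k-1\le k+1$. For larger $n$ poles do occur.

\begin{example}\label{ex:nine}
Let $n=9$, $k=3$ and $Q=s_{(3,3)}=h_3^2-h_2h_4$, so $y_1^3Q\in\ker(\delta|A_{3,9})$ by Lemma~\ref{lem:schur}. The naive lift is $y_1^5(U_2^2-U_1U_3)$. By \eqref{eq:Udeg} its component of degree $4$ is $\nu y_1^4(2h_3l_2-h_2l_3-h_4l_1)$. The only monomial of weight $5$ and degree greater than $4$ in the $b_i$ is $b_1^5$. To find its coefficient set $b_2=b_3=\dots=0$; then $h_m=(-b_1)^m$ and $l_p=-(-b_1)^p/p$, and the bracket becomes $(1-\frac13-1)\,b_1^5=-\frac13b_1^5$. So the naive lift contains the term $-\frac\nu3\,y_2^5/y_1$ and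 is not in $A$. The invariant $y_1^5U_4$ has lowest component $y_1^4h_5$, which contains $-y_2^5/y_1$, and it can be used to cancel the pole. Indeed,
\begin{align*}
y_1^5\bigl(u_2^2-u_1u_3-\tfrac\nu3u_4\bigr)&=y_1^3s_{(3,3)}+\nu y_1^4\bigl(2h_3l_2-h_2l_3-h_4l_1-\tfrac13h_5\bigr)\\
&\quad+\nu^2y_1^5\bigl(l_2^2-l_1l_3-\tfrac13l_4\bigr)
\end{align*}
lies in $A$ by \eqref{eq:bdeg}: the middle bracket no longer contains $b_1^5$, and the last bracket has weight $4$. By Lemma~\ref{lem:U}, $y_1^5(U_2^2-U_1U_3-\frac\nu3U_4)$ is an invariant in $A_9$ with lowest component $y_1^3s_{(3,3)}$.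
\end{example}

In Example~\ref{ex:nine} the product $U_2^2-U_1U_3$ is corrected by a term in which the two indices are merged into their sum, with a factor $\nu$. Section~\ref{sec:poles} gives the general formula, a sum over permutations in which the indices in each cycle are merged, and explains it. The formula applies to determinants like $h_3^2-h_2h_4$, so we first study such determinants, after counting the paths.

\section{Dyck paths and the major index}\label{sec:dyck}

\begin{lemma}\label{lem:dyck}
For $k\ge1$, the number of Dyck paths of semilength $k$ with peak-abscissa-sum $n$ is $[q^{n-k}]C_k(q)$. Hence $a(n)=\sum_{k=1}^n[q^{n-k}]C_k(q)$.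
\end{lemma}

\begin{proof}
For a word $W=W_1W_2\cdots$ in $\mathsf U,\mathsf D$ let $\operatorname{maj}W$ be the sum of the positions $i$ with $W_iW_{i+1}=\mathsf{DU}$. For a Dyck path these positions are the abscissas $v_1<\dots<v_{r-1}$ of the valleys. If the peaks are at $x_1<\dots<x_r$ and $v_0=0$, the steps between $v_{i-1}$ and $x_i$ are the up steps, so $\sum_ix_i-\sum_iv_i=k$. The peak-abscissa-sum is therefore $k+\operatorname{maj}$, and we must show that $\sum q^{\operatorname{maj}}$ over Dyck paths of semilength $k$ is $C_k(q)$. We count all words and subtract the others.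

\emph{All words.} Let $G(r,s)=\sum q^{\operatorname{maj}}$ over words with $r$ letters $\mathsf U$ and $s$ letters $\mathsf D$, and let $G_{\mathsf U},G_{\mathsf D}$ be the parts coming from words ending in $\mathsf U$, $\mathsf D$. We claim that $G(r,s)=\binom{r+s}r_q$, and that $G_{\mathsf U}(r,s)=q^s\binom{r+s-1}s_q$ for $r+s\ge1$. If $r=0$ or $s=0$ there is a single word, with $\operatorname{maj}=0$, and both formulas hold. Let $r,s\ge1$. Appending $\mathsf D$ does not change $\operatorname{maj}$, so $G_{\mathsf D}(r,s)=G(r,s-1)$. A word ending in $\mathsf U$ ends in $\mathsf{UU}$ or in $\mathsf{DU}$, so $G_{\mathsf U}(r,s)=G_{\mathsf U}(r-1,s)+q^{r+s-1}G(r-1,s-1)$. By induction on $r+s$ and the $q$-Pascal identity $\binom Nb_q=\binom{N-1}b_q+q^{N-b}\binom{N-1}{b-1}_q$,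
\begin{align*}
G_{\mathsf U}(r,s)&=q^s\Bigl[\tbinom{r+s-2}s_q+q^{r-1}\tbinom{r+s-2}{s-1}_q\Bigr]=q^s\tbinom{r+s-1}s_q,\\
G(r,s)&=\tbinom{r+s-1}r_q+q^s\tbinom{r+s-1}{r-1}_q=\tbinom{r+s}r_q .
\end{align*}

\emph{Words that are not Dyck paths.} Let $W$ have $k$ letters of each kind and minimum level $-g<0$. Write $W=W'\mathsf DW''$, where the displayed step is the first to reach level $-g$. The prefix $W'$ stays at levels at least $-g+1$ and ends at $-g+1$, so it is empty or ends in $\mathsf D$. The suffix $W''$ climbs from the minimum to level $0$, so it begins with $\mathsf U$. Replace $W$ by $W'\mathsf UW''$. The contribution $|W'|+1$ to $\operatorname{maj}$ disappears, and the contribution $|W'|$ appears if $W'$ is nonempty, so $\operatorname{maj}$ drops by exactly $1$. The new word has $k+1$ letters $\mathsf U$ and $k-1$ letters $\mathsf D$; after the flipped step it stays at levels at least $-g+2$, so its minimum $-g+1$ is last visited at the end of $W'$. Conversely, a word with $k+1$ letters $\mathsf U$ and $k-1$ letters $\mathsf D$ ends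 at level $2$ and has minimum level $m\le0$; the last visit to level $m$ is followed by $\mathsf U$, and flipping this step gives a word whose minimum $m-1<0$ is first reached at the flipped step. The two operations are inverse to each other, so the non-Dyck words contribute $q\,G(k+1,k-1)=q\binom{2k}{k-1}_q$.
\end{proof}

For example, $C_1=1$ and $C_2=1+q^2$. The five paths of semilength $3$ have valleys at $\emptyset$, $\{2\}$, $\{3\}$, $\{4\}$, $\{2,4\}$, so $C_3=1+q^2+q^3+q^4+q^6$. Once we know that $\dim\ker(\delta|A_{k,n})=[q^{n-k}]C_k(q)$ (Proposition~\ref{prop:kernel}), this shows that Example~\ref{ex:nine} is the smallest case in which the naive lift fails: a pole requires $n-k\ge k+3$, which is impossible for $k\le2$, forces $n=9$ for $k=3$, and forces $n\ge11$ for $k\ge4$.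

\section{Jacobi--Trudi determinants in independent variables}\label{sec:det}

The shape of $C_k(q)$ suggests a surjection, lowering weight by one, between spaces of graded dimensions $\binom{2k}k_q$ and $\binom{2k}{k-1}_q$. These are the generating functions $\binom{j+k}{j}_q=\sum_{\lambda\subset j\times k}q^{|\lambda|}$ of partitions in a box, where $\lambda\subset j\times k$ means at most $j$ parts, each at most $k$. The operator will be $\partial/\partial h_1$ acting on Jacobi--Trudi determinants of fixed size. We keep $h_0$ as a variable, which allows induction on the size, and we also keep the entries of negative index, which Section~\ref{sec:poles} needs.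

Let $\mathcal H=\mathbb Q[H_m:m\in\mathbb Z]$ with $H_m$ of weight $m$, and let $\partial_m=\partial/\partial H_m$. For $\lambda\in\mathbb Z^j$ put
\[
J_\lambda=\det\bigl(H_{\lambda_i-i+i'}\bigr)_{1\le i,i'\le j},\qquad J_\emptyset=1 ;
\]
it has weight $|\lambda|=\sum\lambda_i$ and degree $j$ in the $H_m$. Let $\mathcal P_{j,k}=\{\lambda\in\mathbb Z^j:k\ge\lambda_1\ge\dots\ge\lambda_j\}$, negative entries being allowed, and let $\mathcal X_{j,k}$ be the span of the $J_\lambda$ with $\lambda\in\mathcal P_{j,k}$; thus $\mathcal X_{0,k}=\mathbb Q$.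

It is convenient to encode polynomials of degree $j$ in the $H_m$ by Laurent polynomials in $s_1,\dots,s_j$. Let $\Omega$ be the linear map $s_1^{p_1}\cdots s_j^{p_j}\mapsto H_{p_1}\cdots H_{p_j}$. It is injective on symmetric Laurent polynomials, because it sends the sum of the distinct permutations of a monomial $s^p$ to a positive multiple of $H_{p_1}\cdots H_{p_j}$. For $B\in\mathbb Z^j$ let $a_B=\det(s_i^{B_{i'}})$ be the alternant, and let $\rho=\rho_j=(j-1,\dots,1,0)$. Expanding both alternants gives
\begin{equation}\label{eq:omega}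
\Omega(a_Ba_C)=\sum_{\sigma,\sigma'\in\mathfrak S_j}\operatorname{sgn}(\sigma\sigma')\prod_iH_{B_{\sigma(i)}+C_{\sigma'(i)}}=j!\,\det\bigl(H_{B_i+C_{i'}}\bigr),
\end{equation}
and in particular $\Omega(a_{\lambda+\rho}a_{-\rho})=j!\,J_\lambda$. The alternants $a_{\lambda+\rho}$ with $\lambda$ weakly decreasing are linearly independent, so the $J_\lambda$ with $\lambda\in\mathcal P_{j,k}$ form a basis of $\mathcal X_{j,k}$. If $\chi=\sum_\eta\chi_\eta s^\eta$ is symmetric, then antisymmetrizing $s^B\chi$ gives
\begin{equation}\label{eq:alt}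
a_B\,\chi=\sum_\eta\chi_\eta\,a_{B+\eta}.
\end{equation}

\begin{lemma}\label{lem:deriv}
Let $j\ge1$, let $\lambda\in\mathbb Z^j$ be weakly decreasing, and let $m\in\mathbb Z$. Then
\begin{equation}\label{eq:deriv}
\partial_mJ_\lambda=\sum_i(-1)^{i+i'}\sum_{\varepsilon\in\{0,1\}^{j-1},\ |\varepsilon|=i'-1}J_{\lambda^{(i)}-\varepsilon},
\end{equation}
where $i$ runs over the rows for which $i':=m-\lambda_i+i$ lies in $\{1,\dots,j\}$, and $\lambda^{(i)}=(\lambda_1+1,\dots,\lambda_{i-1}+1,\lambda_{i+1},\dots,\lambda_j)$. The terms in which $\lambda^{(i)}-\varepsilon$ is not weakly decreasing vanish. In particular $\partial_m\mathcal X_{j,k}\subset\mathcal X_{j-1,k+1}$.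
\end{lemma}

\begin{proof}
The derivative is the sum of the cofactors of the entries equal to $H_m$; row $i$ has at most one such entry, in column $i'$. View $J_\lambda$ as $\det(H_{B_i+C_{i'}})$ with $B=\lambda+\rho_j$ and $C=-\rho_j=(1-j,\dots,-1,0)$. Deleting row $i$ turns $B$ into $\lambda^{(i)}+\rho_{j-1}$. Deleting column $i'$ turns $C$ into the vector $C'$ obtained from $-\rho_{j-1}$ by lowering its first $i'-1$ entries by $1$. By \eqref{eq:alt}, $e_{i'-1}(s^{-1})a_{-\rho_{j-1}}=\sum_{|\varepsilon|=i'-1}a_{-\rho_{j-1}-\varepsilon}$. If $\varepsilon$ lowers some entry but not the one before it, two exponents coincide and the alternant vanishes, so the sum equals $a_{C'}$. By \eqref{eq:omega}, and by \eqref{eq:alt} applied this time to the first factor, the minor is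
\[
\tfrac1{(j-1)!}\,\Omega\bigl(a_{\lambda^{(i)}+\rho_{j-1}}\,e_{i'-1}(s^{-1})\,a_{-\rho_{j-1}}\bigr)=\sum_{|\varepsilon|=i'-1}J_{\lambda^{(i)}-\varepsilon}.
\]
Since $\lambda^{(i)}$ is weakly decreasing, $\mu=\lambda^{(i)}-\varepsilon$ can fail to be so only through $\mu_{l+1}=\mu_l+1$ for some $l$, and then rows $l$ and $l+1$ of $J_\mu$ are equal. Finally $\mu_1\le\lambda_1+1$.
\end{proof}

For $c\in\mathbb Z$ let $\operatorname{sp}_c$ be the algebra map that sets $H_m=0$ for all $m<c$, and let $P\mapsto P[c]$ be the shift automorphism $H_m\mapsto H_{m+c}$. Then $J_\lambda[c]=J_{\lambda+(c,\dots,c)}$, $(\operatorname{sp}_0P)[c]=\operatorname{sp}_c(P[c])$ and $(\partial_mP)[c]=\partial_{m+c}(P[c])$, and $\partial_m$ commutes with $\operatorname{sp}_c$ for $m\ge c$. Let $\operatorname{ev}:\mathbb Q[H_0,H_1,\dots]\to\mathbb Q[h_1,h_2,\dots]$ send $H_0$ to $1$ and $H_m$ to $h_m$; it intertwines $\partial_1$ with $\partial/\partial h_1$.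

\begin{lemma}\label{lem:sp}
Let $j\ge1$ and let $\lambda\in\mathbb Z^j$ be weakly decreasing.
\begin{enumerate}
\item[(a)] If $\lambda_j<c$, then $\operatorname{sp}_cJ_\lambda=0$.
\item[(b)] If $\lambda_j=c$, then $\operatorname{sp}_cJ_\lambda=H_c\cdot\operatorname{sp}_cJ_{(\lambda_1,\dots,\lambda_{j-1})}$.
\item[(c)] The elements $\operatorname{sp}_cJ_\lambda$ with $\lambda_j\ge c$ are linearly independent.
\end{enumerate}
\end{lemma}

\begin{proof}
The last row of $J_\lambda$ is $(H_{\lambda_j-j+1},\dots,H_{\lambda_j})$. After $\operatorname{sp}_c$ it is zero in case (a) and $(0,\dots,0,H_c)$ in case (b). For $c=0$, the Jacobi--Trudi identity gives $\operatorname{ev}\operatorname{sp}_0J_\lambda=s_\lambda$ when $\lambda_j\ge0$, which proves (c); the shift by $c$ gives the general case.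
\end{proof}

For $j,k\ge0$ put $S_{j,k}=\operatorname{sp}_0\mathcal X_{j,k}$, so $S_{0,k}=\mathbb Q$, and put $S_{-1,k}=0$. By Lemma~\ref{lem:sp}, $S_{j,k}$ has the basis $\operatorname{sp}_0J_\lambda$, $\lambda\subset j\times k$, and graded dimension $\binom{j+k}j_q$ by weight; $\operatorname{ev}$ maps it isomorphically onto the span of the $s_\lambda$ with $\lambda\subset j\times k$; and $\operatorname{sp}_c\mathcal X_{j,k}=S_{j,k-c}[c]$ for $c\le k$. By Lemma~\ref{lem:deriv}, $\partial_m$ maps $S_{j,k}$ to $S_{j-1,k+1}$ for $m\ge0$. Sorting the basis of $S_{j,k}$ according to $\lambda_j=0$ or $\lambda_j\ge1$, Lemma~\ref{lem:sp} shows that setting $H_0=0$ gives, for $j\ge0$ and $k\ge1$, an exact sequence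
\begin{equation}\label{eq:exact}
0\to H_0\,S_{j-1,k}\to S_{j,k}\xrightarrow{\ \operatorname{sp}_1\ }S_{j,k-1}[1]\to0 .
\end{equation}
For $j=0$ this is $0\to0\to\mathbb Q\to\mathbb Q\to0$.

\section{Ranks of the derivatives}\label{sec:sl2}

The sequence \eqref{eq:exact} reduces $\partial_m$ to $\partial_m$ on smaller determinants and to $\partial_{m-1}$ on the shifted quotient. The induction ends at $\partial_0$, where a different argument is needed. For fixed $M=j+k$ the spaces $S_{j,k}$ have graded dimensions $\binom Mj_q$, symmetric under $j\leftrightarrow k$, and $\partial_0$ moves from $j$ to $j-1$ without changing weights, as a raising operator does in a representation of $\mathfrak{sl}_2$. Recall that if operators $\mathsf e,\mathsf f,\mathsf h$ on a finite-dimensional $\mathbb Q$-vector space satisfy $[\mathsf e,\mathsf f]=\mathsf h$, $[\mathsf h,\mathsf e]=2\mathsf e$, $[\mathsf h,\mathsf f]=-2\mathsf f$, the space is a direct sum of modules with bases $v_{-r},v_{-r+2},\dots,v_r$ such that $\mathsf hv_i=iv_i$, $\mathsf ev_r=0$, and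 $\mathsf ev_i$ is a nonzero multiple of $v_{i+2}$ for $i<r$. Hence $\mathsf e$ maps the $\mathsf h$-eigenspace for $i$ to the eigenspace for $i+2$ injectively if $i\le-1$ and surjectively if $i\ge-1$.

\begin{lemma}\label{lem:sl2}
Let $j,k\ge0$ with $M=j+k\ge1$. Then $\partial_0:S_{j,k}\to S_{j-1,k+1}$ is surjective if $j\le k+1$ and injective if $j\ge k+1$.
\end{lemma}

\begin{proof}
Let $T=(\operatorname{sp}_0H_{b-a})_{0\le a,b\le M-1}$, an upper triangular Toeplitz matrix.

\emph{For $0\le j\le M$, $S_{j,M-j}$ is the span of the $j\times j$ minors of $T$.} For $j=0$ both are $\mathbb Q$. For $j\ge1$, a basis element $\operatorname{sp}_0J_\lambda$ is, up to sign, the minor with rows $0,\dots,j-1$ and columns $\lambda_i+j-i\le M-1$. Conversely, let $I,I'\subset\{0,\dots,M-1\}$ have $j$ elements, listed in some order. By \eqref{eq:omega}, $\det(H_{b-a})_{a\in I,b\in I'}=\pm\frac1{j!}\Omega(a_{I'}a_{-I})$. The bialternant formula $s_\kappa=a_{\kappa+\rho}/a_\rho$, in the variables $s_i^{-1}$, gives $a_{-I}=\pm s_\kappa(s^{-1})a_{-\rho}$ for a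 partition $\kappa$. All exponents in $s_\kappa(s^{-1})$ are at most $0$, so by \eqref{eq:alt} the product $a_{I'}s_\kappa(s^{-1})$ is a combination of alternants with exponents at most $M-1$, that is, of $a_{\mu+\rho}$ with $\mu\in\mathcal P_{j,M-j}$. Thus the determinant lies in $\mathcal X_{j,M-j}$, and applying $\operatorname{sp}_0$ proves the claim.

\emph{The operators.} Let $\Pi=\bigoplus_{j=0}^MS_{j,M-j}$, the span of all minors of $T$; the summands are the homogeneous components. On $\mathbb Q[H_0,\dots,H_{M-1}]$ let $\mathsf d$ be the derivation $H_r\mapsto\sum_{a+b=r,\ a,b\ge0}H_aH_b$, let $\mathsf h$ act on polynomials of degree $j$ by $M-2j$, and put $\mathsf e=\partial_0$ and $\mathsf f=MH_0-\mathsf d$. The derivation $[\mathsf e,\mathsf d]$ sends $H_r$ to $\partial_0\sum H_aH_b=2H_r$, so it acts by $2j$ in degree $j$, and $[\mathsf e,\mathsf f]=\mathsf h$. Since $\mathsf e$ lowers and $\mathsf f$ raises the degree by one, $[\mathsf h,\mathsf e]=2\mathsf e$ and $[\mathsf h,\mathsf f]=-2\mathsf f$. We know that $\mathsf e\Pi\subset\Pi$.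

\emph{$\mathsf f\Pi\subset\Pi$.} The operator $\mathsf e$ is the infinitesimal form of $T\mapsto T+\epsilon$, and $\mathsf f$ comes from the opposite fractional linear map. Let $Z$ be a matrix of $M\times M$ indeterminates and $Z_\epsilon=(1+\epsilon Z)^{-1}Z=Z-\epsilon Z^2+O(\epsilon^2)$. The minors of $Z$ of all sizes are, up to sign, the maximal minors of the $M\times2M$ matrix $[1\,|\,Z]$. Since $[1+\epsilon Z\,|\,Z]=(1+\epsilon Z)[1\,|\,Z_\epsilon]$, for any minor $\Delta$ the product $\det(1+\epsilon Z)\,\Delta(Z_\epsilon)$ is, up to sign, a maximal minor of $[1+\epsilon Z\,|\,Z]$. Every column of this matrix is a $\mathbb Q[\epsilon]$-combination of columns of $[1\,|\,Z]$, so by multilinearity the product is a $\mathbb Q[\epsilon]$-combination of minors of $Z$. The coefficient of $\epsilon$ shows that $\operatorname{tr}(Z)\Delta(Z)-\frac{d}{d\epsilon}\big|_0\Delta(Z+\epsilon Z^2)$ is a $\mathbb Q$-combination of minors of $Z$. Put $Z=T$. Then $\operatorname{tr}T=MH_0$, and $T^2$ is obtained from $T$ by applying $\mathsf d$ to each entry,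 so the expression equals $\mathsf f\Delta(T)$.

Thus $\Pi$ is a finite-dimensional $\mathfrak{sl}_2$-module in which $S_{j,k}$ is the $\mathsf h$-eigenspace for $k-j$, and the recalled fact gives the lemma.
\end{proof}

\begin{lemma}\label{lem:surj}
If $j\ge1$, $k\ge0$ and $0\le m\le k-j+1$, then $\partial_m:S_{j,k}\to S_{j-1,k+1}$ is surjective.
\end{lemma}

\begin{proof}
We use induction on $j+m$; the case $m=0$ is Lemma~\ref{lem:sl2}. Let $m\ge1$, so $k\ge j\ge1$. The operator $\partial_m$ commutes with multiplication by $H_0$ and with $\operatorname{sp}_1$, so it maps the sequence \eqref{eq:exact} for $(j,k)$ to the sequence for $(j-1,k+1)$. On the subspaces it is $\partial_m:S_{j-1,k}\to S_{j-2,k+1}$; the target is $0$ if $j=1$, and otherwise the map is surjective by induction, as $m\le k-(j-1)+1$. On the quotients, after undoing the shift, it is $\partial_{m-1}:S_{j,k-1}\to S_{j-1,k}$, surjective by induction as $m-1\le(k-1)-j+1$. A map of short exact sequences that is surjective on both ends is surjective in the middle.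
\end{proof}

\begin{corollary}\label{cor:dim}
For $k\ge1$, the weight-$w$ part of $\ker(\partial_1|S_{k,k})$ has dimension $[q^w]C_k(q)$.
\end{corollary}

\begin{proof}
By Lemma~\ref{lem:surj} with $j=k$ and $m=1$, the map $\partial_1:S_{k,k}\to S_{k-1,k+1}$ is onto. It lowers weight by one, and the graded dimensions are $\binom{2k}k_q$ and $\binom{2k}{k-1}_q$.
\end{proof}

The construction of invariants needs elements of $\mathcal X_{j,k}$, not merely of $S_{j,k}$, that are free of $H_1$. Passing from $S_{j,k}$ to $\mathcal X_{j,k}$ may reintroduce $H_1$. For instance $\operatorname{sp}_0J_{(2,0,0)}=H_0^2H_2$, but taking the cofactor of the single entry $H_1$ in each determinant gives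
\[
\partial_1J_{(2,0,0)}=-J_{(2,-1)},\qquad\partial_1J_{(2,1,-1)}=J_{(2,-1)}+J_{(3,-2)},\qquad\partial_1J_{(3,0,-1)}=-J_{(3,-2)} .
\]
The sum $J_{(2,0,0)}+J_{(2,1,-1)}+J_{(3,0,-1)}\in\mathcal X_{3,3}$ is free of $H_1$ and has the same image $H_0^2H_2$. Such a correction always exists.

\begin{lemma}\label{lem:lift}
Let $1\le j\le k+1$. In each weight, $\operatorname{sp}_0$ maps $\ker(\partial_1|\mathcal X_{j,k})$ onto $\ker(\partial_1|S_{j,k})$.
\end{lemma}

\begin{proof}
For $c\le0$ let $\Gamma_c$ and $\Gamma'_c$ be the kernels of $\operatorname{sp}_c$ on $\mathcal X_{j,k}$ and on $\mathcal X_{j-1,k+1}$. Since $\partial_1$ commutes with $\operatorname{sp}_c$, it maps $\Gamma_c$ to $\Gamma'_c$. It suffices to show that $\partial_1:\Gamma_0\to\Gamma_0'$ is surjective in each weight. Indeed, if $\Xi\in\mathcal X_{j,k}$ is homogeneous and $\partial_1\operatorname{sp}_0\Xi=0$, then $\partial_1\Xi\in\Gamma'_0$, and subtracting from $\Xi$ a preimage of the same weight in $\Gamma_0$ gives the required lift.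

If $j=1$, then $\Gamma_0'=0$. Let $j\ge2$. By Lemma~\ref{lem:sp}, $\Gamma_c$ is spanned by the $J_\lambda$, $\lambda\in\mathcal P_{j,k}$, with $\lambda_j<c$, and for $c\le-1$ the map $\operatorname{sp}_c$ identifies $\Gamma_{c+1}/\Gamma_c$ with $H_c\cdot\operatorname{sp}_c\mathcal X_{j-1,k}=H_c\cdot S_{j-1,k-c}[c]$. The same argument with $(j-1,k+1)$ identifies $\Gamma'_{c+1}/\Gamma'_c$ with $H_c\cdot S_{j-2,k+1-c}[c]$. After dividing by $H_c$ and undoing the shift, the induced map is $\partial_{1-c}:S_{j-1,k-c}\to S_{j-2,k+1-c}$. Lemma~\ref{lem:surj} applies because $1-c\le(k-c)-(j-1)+1$ is equivalent to the hypothesis $j\le k+1$. So $\partial_1$ is surjective on all quotients $\Gamma_{c+1}/\Gamma_c\to\Gamma'_{c+1}/\Gamma'_c$. In a fixed weight $w'$ the space $\Gamma'_c$ vanishes for $c$ sufficiently negative, since $\mu\in\mathcal P_{j-1,k+1}$ with $|\mu|=w'$ has $\mu_{j-1}\ge w'-(j-2)(k+1)$. Induction on $c$, going up from such a value to $0$, gives surjectivity of $\Gamma_c\to\Gamma'_c$ in each weight.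
\end{proof}

\section{The kernel of $\delta$ and the upper bound}\label{sec:upper}

Lemma~\ref{lem:schur} bounds the columns of the partitions that occur in $A_{k,n}$ but not the rows. The next proposition shows that freedom from $h_1$ bounds the rows as well.

\begin{proposition}\label{prop:kernel}
Let $1\le k\le n$ and $w=n-k$. The map $\hat Q\mapsto y_1^k\operatorname{ev}\hat Q$ is an isomorphism from the weight-$w$ part of $\ker(\partial_1|S_{k,k})$ onto $\ker(\delta|A_{k,n})$. Hence $\dim\ker(\delta|A_{k,n})=[q^{n-k}]C_k(q)$ and $d(n)\le a(n)$.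
\end{proposition}

\begin{proof}
The map is injective because $\operatorname{ev}$ is injective on $S_{k,k}$, and by Lemma~\ref{lem:schur} its image lies in $\ker(\delta|A_{k,n})$. Conversely, let $y_1^kQ\in\ker(\delta|A_{k,n})$ and $j=\max(w,k)$. A partition of $w$ has at most $j$ parts, so by Lemma~\ref{lem:schur} there is $\hat Q\in S_{j,k}$ of weight $w$ with $\operatorname{ev}\hat Q=Q$. The element $\partial_1\hat Q\in S_{j-1,k+1}$ has $\operatorname{ev}\partial_1\hat Q=\partial Q/\partial h_1=0$, so $\partial_1\hat Q=0$. Suppose $j>k$. The image $\operatorname{sp}_1\hat Q\in S_{j,k-1}[1]$ is killed by $\partial_1$. After undoing the shift this operator is $\partial_0:S_{j,k-1}\to S_{j-1,k}$, which is injective by Lemma~\ref{lem:sl2} since $j\ge(k-1)+1$. So $\operatorname{sp}_1\hat Q=0$, and \eqref{eq:exact} gives $\hat Q=H_0\hat Q'$ with $\hat Q'\in S_{j-1,k}$ of weight $w$, $\partial_1\hat Q'=0$ and $\operatorname{ev}\hat Q'=Q$. Repeating this until the first index equals $k$ proves surjectivity. The dimension is given by Corollary~\ref{cor:dim},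 and $d(n)=\sum_k\dim I_{k,n}\le a(n)$ follows from \eqref{eq:Iker} and Lemma~\ref{lem:dyck}.
\end{proof}

\section{Invariants without poles}\label{sec:poles}

Put
\[
\omega_m=mU_m\ \ (m\ge1),\qquad\omega_0=0,\qquad\omega_{-1}=-\frac1{y_1},\qquad\omega_m=0\ \ (m\le-2).
\]
For nonzero integers $p_1,\dots,p_j$ define
\begin{equation}\label{eq:W}
\mathcal W\bigl(H_{p_1+1}\cdots H_{p_j+1}\bigr)=\frac1{p_1\cdots p_j}\sum_{\sigma\in\mathfrak S_j}\ \prod_{C}\nu^{|C|-1}\,\omega_{p_C},\qquad p_C=\sum_{a\in C}p_a ,
\end{equation}
where $C$ runs over the cycles of $\sigma$. The right side is symmetric in the $p_a$, so $\mathcal W$ extends linearly to the polynomials of degree $j$ in the $H_m$, $m\ne1$. The term $\sigma=\mathrm{id}$ replaces $H_m$ by $U_{m-1}$ for $m\ge2$, $H_0$ by $1/y_1$, and $H_m$ by $0$ for $m<0$; up to a power of $y_1$ this is the naive lift. The other terms are the corrections, and variables of negative index contribute to them, since $p_C$ can be positive or $-1$ although some $p_a\le-2$. For $J_{(3,3)}=H_3^2-H_2H_4$ we get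
\[
\mathcal W(J_{(3,3)})=\tfrac14\bigl(4U_2^2+4\nu U_4\bigr)-\tfrac13\bigl(3U_1U_3+4\nu U_4\bigr)=U_2^2-U_1U_3-\tfrac\nu3U_4 ,
\]
as in Example~\ref{ex:nine}.

\begin{proposition}\label{prop:V}
Let $j\ge1$, $k\ge0$, and let $\Xi=\sum_\lambda\xi_\lambda J_\lambda\in\mathcal X_{j,k}$ be homogeneous of weight $w$ with $\partial_1\Xi=0$. Then $V_\Xi=y_1^{j+k}\,\mathcal W(\Xi)$ lies in $A$, has weight $k+w$, and satisfies $\Theta V_\Xi=V_\Xi$. It has no component of degree less than $k$, and its component of degree $k$ is
\begin{equation}\label{eq:lead}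
y_1^k\operatorname{ev}\operatorname{sp}_0\Xi=y_1^k\sum_{\lambda_j\ge0}\xi_\lambda s_\lambda .
\end{equation}
\end{proposition}

The condition $\partial_1\Xi=0$ means that $\Xi$ does not involve $H_1$, so that $\mathcal W(\Xi)$ is defined. The other hypotheses cannot be dropped either. The monomial $H_3^2$ is not a combination of determinants, and $y_1^5\mathcal W(H_3^2)$ has lowest component $y_1^3h_3^2$, which contains $y_2^6/y_1^3$. If $j=1$ and $\Xi=H_m$ with $m>k$ and $m\ge2$, the lowest component $y_1^kh_m$ contains $\pm y_2^m/y_1^{m-k}$.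

\subsection*{The easy claims}
Each $\omega_m$ is $\Theta$-invariant by Lemma~\ref{lem:U}(a) and has weight $m$, so $V_\Xi$ is invariant of weight $(j+k)+(w-j)=k+w$. By \eqref{eq:Udeg} each $\omega_m$ has components of degree at least $-1$ only, so a permutation with $r$ cycles contributes to $V_\Xi$ in degrees at least $j+k-r\ge k$. Degree $k$ arises only from $\sigma=\mathrm{id}$, by taking the degree $-1$ component of each factor. This replaces $H_m$ by $h_m/y_1$ for $m\ge2$ and $m=0$, and by $0$ for $m<0$; as $H_1$ does not occur, the result is $y_1^{j+k}y_1^{-j}\operatorname{ev}\operatorname{sp}_0\Xi$, which is \eqref{eq:lead}.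

It remains to prove that $V_\Xi\in A$. Let $P$ be given by the formula for $V_\Xi$ with each $U_p$ replaced by $u_p$; from now on $\omega_m=mu_m$ for $m\ge1$. By Lemma~\ref{lem:U}(b) it suffices to show that $P$ contains no negative power of $y_1$. Put $N=j+k$.

\subsection*{What the hypotheses say about coefficients}
Let $F=\frac1{j!}\sum_\lambda\xi_\lambda\,a_{\lambda+\rho}\,a_{-\rho}$, a symmetric Laurent polynomial with $\Omega(F)=\Xi$, and for $p\in\mathbb Z^j$ let $F_p$ be the coefficient of $s_1^{p_1+1}\cdots s_j^{p_j+1}$ in $F$.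
\begin{enumerate}
\item[(F1)] \emph{If $a\ne a'$, the sum of the $F_p$ over all $p$ with $p_a+p_{a'}$ and the other entries fixed is $0$.} Indeed, $F$ is divisible by $a_{-\rho}$, so it vanishes when $s_a=s_{a'}$, and these sums are the coefficients of the restriction.
\item[(F2)] \emph{$F_p=0$ if some $p_a=0$.} The coefficient of $\prod_aH_{p_a+1}$ in $\Xi$ is a positive multiple of $F_p$, and $\Xi$ does not involve $H_1$.
\item[(F3)] \emph{If $F_p\ne0$, then all $p_a\le N-2$.} The exponents in $a_{\lambda+\rho}$ are at most $k+j-1$, and those in $a_{-\rho}$ are at most $0$.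
\end{enumerate}
Property (F1) concerns all coefficients of $F$, including those with negative exponents; this is why $\Xi$ is taken in $\mathcal X_{j,k}$ rather than in $S_{j,k}$. Since $\Xi=\sum_pF_p\prod_aH_{p_a+1}$,
\begin{equation}\label{eq:P}
P=y_1^N\sum_pF_p\,\frac1{p_1\cdots p_j}\sum_{\sigma\in\mathfrak S_j}\prod_C\nu^{|C|-1}\omega_{p_C},
\end{equation}
where here and below $p$ runs over the finitely many vectors with $F_p\ne0$.

\subsection*{Sums over the zeros of $y(x)$}
To see where poles come from, take $y$ to be a polynomial. When $y_1\to0$, one nonzero root of $y$ tends to the root $0$, and all poles are caused by this one root. Let $L\ge1$, let $K=\mathbb Q(y_1,\alpha_1,\dots,\alpha_L)$ be a field of rational functions, and map $A[1/y_1]$ to $K$ by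
\[
y(x)=y_1x\prod_{i=1}^L(1-\alpha_ix),\qquad\text{that is,}\qquad y_r=(-1)^{r-1}y_1e_{r-1}(\alpha).
\]
The residue of $1/y$ at $1/\alpha_i$ is
\[
\beta_i=\frac1{y'(1/\alpha_i)}=-\frac1{y_1\prod_{i'\ne i}(1-\alpha_{i'}/\alpha_i)} .
\]
Expanding $\frac1y=\frac1{y_1x}+\sum_i\frac{\beta_i}{x-1/\alpha_i}$ and $\log\frac y{y_1x}=\sum_i\log(1-\alpha_ix)$ in powers of $x$ gives $u_p=\sum_iE_i[p]$ for $p\ge1$, where
\[
E_i[p]=-\bigl(\beta_i\alpha_i^{p+1}+\nu\alpha_i^p/p\bigr)\qquad(p\ne0).
\]
In a product of several $u_p$ the dangerous root can occur in every factor, and the pole orders add up. In a sum over \emph{distinct} roots it occurs at most once. For $J_{(3,3)}$, the diagonal term is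
\[
E_i[2]^2-E_i[1]E_i[3]=\nu\beta_i\alpha_i^5\bigl(1-\tfrac13-1\bigr)+\nu^2\alpha_i^4\bigl(\tfrac14-\tfrac13\bigr)=\tfrac\nu3E_i[4],
\]
the terms $\beta_i^2\alpha_i^6$ having canceled. Therefore $\sum_{i\ne i'}\bigl(E_i[2]E_{i'}[2]-E_i[1]E_{i'}[3]\bigr)=u_2^2-u_1u_3-\frac\nu3u_4$: the corrected lift of Example~\ref{ex:nine} is a sum over distinct roots. In general we consider
\[
P^{(L)}=y_1^N\sum_pF_p\sum_{i_1,\dots,i_j\ \text{distinct}}\ \prod_{a=1}^jE_{i_a}[p_a],
\]
which is defined by (F2), and we compare it with $P$.

Put $\pi_r=\sum_i\alpha_i^{-r}$ for $r\ge0$, so $\pi_0=L$, and $\tilde\omega_m=-\sum_i\bigl(m\beta_i\alpha_i^{m+1}+\nu\alpha_i^m\bigr)$ for $m\in\mathbb Z$. For $0\le r\le L-1$ the rational function $x^r/y$ is $O(x^{-2})$ at infinity, so its finite residues add up to $0$. This gives $\sum_i\beta_i=-1/y_1$ and $\sum_i\beta_i\alpha_i^{-r}=0$ for $1\le r\le L-1$. Hence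
\begin{equation}\label{eq:tilde}
\tilde\omega_m=\omega_m\ \ (m\ge1),\qquad\tilde\omega_m=\omega_m-\nu\pi_{-m}\ \ (-L\le m\le0).
\end{equation}

\begin{lemma}\label{lem:PL}
$P^{(L)}$ equals the right side of \eqref{eq:P} with each $\omega_m$ replaced by $\tilde\omega_m$.
\end{lemma}

\begin{proof}
For a map $\iota:\{1,\dots,j\}\to\{1,\dots,L\}$, the sum of $\operatorname{sgn}\sigma$ over the $\sigma$ with $\iota\circ\sigma=\iota$ is $1$ if $\iota$ is injective. It is $0$ otherwise, since multiplication by a transposition $(a\ a')$ with $\iota(a)=\iota(a')$ reverses signs. The condition $\iota\circ\sigma=\iota$ says that $\iota$ is constant on the cycles of $\sigma$, and $\operatorname{sgn}\sigma=\prod_C(-1)^{|C|-1}$. Therefore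
\[
P^{(L)}=y_1^N\sum_{\sigma\in\mathfrak S_j}\sum_pF_p\prod_C(-1)^{|C|-1}\sum_{i=1}^L\prod_{a\in C}E_i[p_a].
\]
Fix $\sigma$ and an index $i$ for each cycle, and expand each $\prod_{a\in C}E_i[p_a]$; let $T_C\subset C$ be the set of factors from which $-\beta_i\alpha_i^{p_a+1}$ is chosen. If some $T_C$ contains two elements $a\ne a'$, the resulting term depends on $p_a,p_{a'}$ only through $\alpha_i^{p_a+p_{a'}}$, and its sum against $F_p$ vanishes by (F1). So only the terms with all $|T_C|\le1$ survive. For a cycle $C$ put $r=|C|$ and $m=p_C$. Using $\sum_{a\in C}\prod_{a'\in C\setminus\{a\}}\frac1{p_{a'}}=m/\prod_{a\in C}p_a$, the terms with $|T_C|\le1$, summed over $i$, give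
\[
\frac{(-1)^r}{\prod_{a\in C}p_a}\sum_i\bigl(\nu^{r-1}m\beta_i\alpha_i^{m+1}+\nu^r\alpha_i^m\bigr)=\frac{(-1)^{r-1}\nu^{r-1}}{\prod_{a\in C}p_a}\,\tilde\omega_m .
\]
The sign cancels against $(-1)^{|C|-1}$.
\end{proof}

By \eqref{eq:tilde}, $P^{(L)}$ differs from $P$ by terms involving $L$ and the $\pi_r$, so we treat these as variables. Let $z_0,z_1,\dots$ be indeterminates, and let $\Phi$ be the right side of \eqref{eq:P} with $\omega_m$ replaced by $\omega_m-\nu z_{-m}$ for $m\le0$. Only finitely many $p_C$ occur, so $\Phi\in\mathbb Q[y_1^{\pm1},y_2,\dots,y_M,z_0,\dots,z_M]$ for some $M\ge2$, and $\Phi$ does not depend on $L$. We have $P=\Phi|_{z=0}$, and for $L\ge M$ the element $P^{(L)}$ is the value of $\Phi$ in $K$ at $z_r=\pi_r$. It suffices to show that $\Phi$ has no negative power of $y_1$.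

\subsection*{The valuation estimate}
Write $K=\mathbb Q(t,\theta,\alpha_2,\dots,\alpha_L)$ with $y_1=t$ and $\alpha_1=\theta/t$, and let $\operatorname{ord}$ be the order of vanishing at $t=0$. The root $1/\alpha_1=t/\theta$ is the one tending to $0$. Since $\alpha_{i'}/\alpha_1=t\alpha_{i'}/\theta$, we have $\operatorname{ord}\beta_1=-1$, and so $\operatorname{ord}E_1[p]\ge\min(-p-2,-p)=-p-2$. For $i\ge2$ the denominator of $\beta_i$ is $(t-\theta/\alpha_i)\prod_{i'\ge2,\,i'\ne i}(1-\alpha_{i'}/\alpha_i)$, which has order $0$, so $\operatorname{ord}E_i[p]\ge0$. In each term of $P^{(L)}$ the indices are distinct, so at most one factor is an $E_1[p_a]$, and $N-p_a-2\ge0$ by (F3). Hence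
\begin{equation}\label{eq:ord}
\operatorname{ord}P^{(L)}\ge0 .
\end{equation}

Let $\alpha'=(\alpha_2,\dots,\alpha_L)$ and write $e_r'=e_r(\alpha')$. For $2\le r\le M$ we have $y_r=(-1)^{r-1}(te'_{r-1}+\theta e'_{r-2})$, with value $(-1)^{r-1}\theta e'_{r-2}$ at $t=0$; for $1\le r\le M$ we have $\pi_r=(t/\theta)^r+\sum_{i\ge2}\alpha_i^{-r}$, with value $\sum_{i\ge2}\alpha_i^{-r}$. These $2M-1$ values are algebraically independent when $L\ge2M$. Indeed, the first $M-1$ generate the field $\mathbb Q(\theta,e'_1,\dots,e'_{M-2})$. By Newton's identities the last $M$ generate the same algebra as $e_r(1/\alpha')=e'_{L-1-r}/e'_{L-1}$, $1\le r\le M$. Adjoining $e'_{L-1}$ to all the values thus gives the field generated by $\theta$, $e'_1,\dots,e'_{M-2}$ and $e'_{L-1-M},\dots,e'_{L-1}$. As $L-1-M>M-2$, these are $2M$ algebraically independent elements, so the $2M-1$ values have transcendence degree $2M-1$.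

Write $\Phi=\sum_ry_1^r\Phi_r$ with $\Phi_r\in\mathbb Q[y_2,\dots,y_M,z_0,\dots,z_M]$, and let $L\ge2M$. Suppose $\Phi_r|_{z_0=L}\ne0$ for some $r<0$, and take the least such $r$. By algebraic independence the image of $\Phi_r$ in $K$ has a nonzero value at $t=0$, while all further terms have order greater than $r$. Then $\operatorname{ord}P^{(L)}=r<0$, contradicting \eqref{eq:ord}. So for $r<0$ the polynomial $\Phi_r$ vanishes at $z_0=L$ for all $L\ge2M$, and therefore $\Phi_r=0$. Thus $P=\Phi|_{z=0}\in A$, and Proposition~\ref{prop:V} is proved.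

\section{The basis of the null-space}\label{sec:basis}

Fix $1\le k\le n$ and $w=n-k$. There are finitely many $\lambda\in\mathcal P_{k,k}$ with $|\lambda|=w$, since $\lambda_k\ge w-(k-1)k$. Consider the equation
\[
\partial_1\Xi=0,\qquad\Xi=\sum_{\lambda\in\mathcal P_{k,k},\ |\lambda|=w}\xi_\lambda J_\lambda ,
\]
in the unknowns $\xi_\lambda$. The $J_\mu$ with $\mu\in\mathcal P_{k-1,k+1}$ are linearly independent, so comparing their coefficients in \eqref{eq:deriv} with $m=1$ turns the equation into a finite linear system with integer coefficients. The \emph{truncation} of a solution is the vector $(\xi_\lambda)_{\lambda_k\ge0}$, the coordinate vector of $\operatorname{sp}_0\Xi$ in $S_{k,k}$. By Lemma~\ref{lem:lift} with $j=k$ and Corollary~\ref{cor:dim}, the truncations fill a space of dimension $[q^{w}]C_k(q)$. Choose, by row reduction, $[q^w]C_k(q)$ solutions with linearly independent truncations, and for each of them form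
\[
V_\Xi=y_1^{2k}\,\mathcal W(\Xi).
\]
Doing this for $k=1,\dots,n$ gives $a(n)$ polynomials, by Lemma~\ref{lem:dyck}.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Proposition~\ref{prop:V} with $j=k$, each chosen $V_\Xi$ lies in $A_n^\Theta$, has no component of degree less than $k$, and has the degree-$k$ component \eqref{eq:lead}. For fixed $k$ these components are linearly independent, because the truncations and the Schur functions are. Suppose a nontrivial linear combination of the chosen $V_\Xi$ vanishes, and let $k$ be the least value that occurs with a nonzero coefficient. The degree-$k$ component of the combination is a nontrivial combination of independent elements, a contradiction. So the $a(n)$ polynomials $V_\Xi$ are independent, and by Lemma~\ref{lem:inv} their coefficient vectors are $a(n)$ linearly independent vectors in the null-space of $R-D$. Hence $d(n)\ge a(n)$. With Proposition~\ref{prop:kernel} we get $d(n)=a(n)$, which proves (c) and the first form of (a); the second form follows from Lemma~\ref{lem:dyck}. For (b),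 the components \eqref{eq:lead} lie in $I_{k,n}$, so $\dim I_{k,n}\ge[q^{n-k}]C_k(q)$, while \eqref{eq:Iker} and Proposition~\ref{prop:kernel} give the reverse inequality. Since $N_k/N_{k+1}\cong I_{k,n}$, Lemma~\ref{lem:dyck} finishes the proof.
\end{proof}

\begin{example}
Let $n=4$. From the values of $C_1,C_2,C_3$ in Section~\ref{sec:dyck} and $C_4(0)=1$, only $k=2$ and $k=4$ contribute, one vector each. For $k=2$, $w=2$, the determinant $\Xi=J_{(2,0)}=H_2H_0-H_3H_{-1}$ does not involve $H_1$. Formula \eqref{eq:W} gives $\mathcal W(H_2H_0)=-(\omega_1\omega_{-1}+\nu\omega_0)=U_1/y_1$ and $\mathcal W(H_3H_{-1})=-\frac14(\omega_2\omega_{-2}+\nu\omega_0)=0$, so $V_\Xi=y_1^3U_1$, the invariant of Example~\ref{ex:four}. For $k=4$, $w=0$, the polynomial $V_\Xi$ is a nonzero multiple of $y_1^4$, the only monomial of weight $4$ and degree at least $4$. These two vectors correspond to the semilengths of $\mathsf{UDUD}$ and $\mathsf{UUUUDDDD}$.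
\end{example}

\begin{thebibliography}{9}

\bibitem{MO}
``Consider the transition matrix $R=(R_{\lambda,\mu})$, defined by $p_\lambda=\sum_\mu R_{\lambda\mu}m_\mu$, between the power-sum and the monomi\ldots'',
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 325899/\allowbreak symmetric-\allowbreak function-\allowbreak transition-\allowbreak matrix-\allowbreak and-\allowbreak a-\allowbreak non-\allowbreak conjecture-\allowbreak by-\allowbreak clifford-\allowbreak and-\allowbreak stanle}.

\bibitem{OEIS}
OEIS, sequence A129528.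

\end{thebibliography}
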